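\title{Matchings between translations in finite commutative semigroups}

\begin{abstract}
For distinct elements $a,b$ of a finite commutative semigroup $S$, count the largest number of solutions of $ax=by$ in $S\setminus\{a,b\}$ with no $x$ and no $y$ repeated, and let $r(S)$ be the maximum of this count over $a\ne b$. It has been conjectured that $r(S)\ge\lfloor (n-1)/2\rfloor$ for every $S$ of order $n\ge2$ other than the group of order $3$. We disprove this: there are commutative monoids of arbitrarily large order $n$ with $r(S)\le(\frac8{17}+o(1))n$, and monoids of every large order $n$ with $r(S)\le0.497\,n$. All of them have only trivial subgroups, and for that class an entropy argument gives $r(S)\ge\frac{3-\sqrt5}2\,n-2$. For semilattices the conjecture is equivalent to Frankl's union-closed sets conjecture.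
\end{abstract}

\section{Introduction}\label{sec:intro}

Throughout, semigroups are finite, commutative and written multiplicatively. Each element $a$ of a semigroup $S$ defines a translation $x\mapsto ax$, and we ask how much two different translations are forced to overlap.

For $a,b\in S$, an \emph{$(a,b)$-matching of size $m$} is a list of pairs $(x_1,y_1),\dots,(x_m,y_m)$ of elements of $S\setminus\{a,b\}$ such that $ax_i=by_i$ for all $i$, the $x_i$ are pairwise distinct, and the $y_i$ are pairwise distinct. An $x_i$ may equal a $y_j$. Let $r_S(a,b)$ be the largest size of an $(a,b)$-matching; it is the matching number of the bipartite graph on two copies of $S\setminus\{a,b\}$ in which $x$ is joined to $y$ when $ax=by$. Exchanging the two sides gives $r_S(a,b)=r_S(b,a)$. Put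
\[
r(S)=\max\{r_S(a,b): a,b\in S,\ a\ne b\},
\]
with $r(S)=0$ if $|S|\le1$. If $|S|=n\ge 2$, then $r(S)\le n-2$.

One source of matchings is the set $I(a,b)=\{x\in S: ax=bx\}$ on which the two translations agree. The diagonal pairs $(x,x)$ give
\begin{equation}\label{eq:diag}
r_S(a,b)\ \ge\ |I(a,b)\setminus\{a,b\}|\ \ge\ |I(a,b)|-2 .
\end{equation}

\begin{example}\label{ex:basic}
(a) If all products in $S$ equal one element $0$, then $I(a,b)=S$ and $r(S)=n-2$.

(b) Let $S$ be an abelian group of order $n\ge2$, let $a\neq b$ and $g=ab^{-1}$. Here $I(a,b)=\emptyset$, but the solutions of $ax=by$ are the pairs $(x,gx)$, and all admissible ones can be used at once because $x\mapsto gx$ is a bijection. The conditions $x,gx\notin\{a,b\}$ exclude $x\in\{a,b,b^2a^{-1}\}$, a set with two elements if $g^2=1$ and three otherwise. Hence $r(S)=n-2$ for even $n$ and $r(S)=n-3$ for odd $n$.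

(c) Let $S=2^V$ be the power set of a finite set $V\ne\emptyset$ under union, so $n=2^{|V|}$. For $a=\{v\}$ and $b=\emptyset$, the set $I(a,b)$ consists of the $n/2$ sets containing $v$, and \eqref{eq:diag} gives $r(S)\ge n/2-1$. Section~\ref{sec:frankl} opens with the matching upper bound, so $r(S)=n/2-1=\lfloor(n-1)/2\rfloor$.
\end{example}

Thus $r$ is almost $n$ both when multiplication collapses completely and when it does not collapse at all, while the power set, which lies in between, gives about $n/2$. It is natural to guess that the power set is extremal. This is the conjecture posed in \cite{MO}.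

\begin{quote}
\textbf{Conjecture.} \emph{If $S$ is a finite commutative semigroup of order $n\ge2$ other than the cyclic group of order $3$, then}
\begin{equation}\label{eq:conj}
r(S)\ge\lfloor (n-1)/2\rfloor .
\end{equation}
\end{quote}

By Example~\ref{ex:basic}(b), the group of order $3$ has $r=0<1$ and is the only abelian group violating \eqref{eq:conj}. The conjecture is known to hold for $n=2$ and $n=3$. We show that it fails by a linear margin. A \emph{subgroup} of $S$ is a subsemigroup that is a group (its identity need not be an identity of $S$); it is \emph{trivial} if it has one element.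

\begin{theorem}\label{thm:A}
There are finite commutative monoids $S$ with zero and with only trivial subgroups, of arbitrarily large order $n$, such that $r(S)\le(\frac8{17}+o(1))\,n$. In particular $r(S)<\lfloor (n-1)/2\rfloor$ for those of large order, and the conjecture is false.
\end{theorem}

\begin{theorem}\label{thm:B}
There is $n_0$ such that for every $n\ge n_0$ there is a commutative monoid $S$ of order $n$, with zero and with only trivial subgroups, such that $r(S)\le0.497\,n<\lfloor (n-1)/2\rfloor$.
\end{theorem}

In this class of semigroups the ratio $r(S)/n$ cannot be pushed to $0$. Put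
\[
\varphi=\frac{\sqrt5-1}2,\qquad \psi=1-\varphi=\frac{3-\sqrt5}2\approx0.38197,
\]
so that $\varphi^2+\varphi=1$.

\begin{theorem}\label{thm:C}
If $S$ is a finite commutative semigroup of order $n\ge2$ whose subgroups are all trivial, then $r(S)\ge\psi n-2$.
\end{theorem}

By Theorems~\ref{thm:A} and \ref{thm:C}, if $S$ ranges over commutative semigroups with only trivial subgroups, then $\liminf_{n\to\infty}\min_{|S|=n}r(S)/n$ lies in $[\psi,\frac8{17}]$. We do not determine its exact value.

Finally, a \emph{semilattice} is a commutative semigroup in which $x^2=x$ for all $x$. \emph{Frankl's union-closed sets conjecture} states that if $\mathcal F$ is a finite family of sets, closed under union, with $\mathcal F\ne\emptyset$ and $\mathcal F\neq\{\emptyset\}$, then some element lies in at least $|\mathcal F|/2$ members of $\mathcal F$.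

\begin{theorem}\label{thm:D}
Inequality \eqref{eq:conj} holds for all finite semilattices of order $n\ge2$ if and only if Frankl's conjecture holds.
\end{theorem}

We prove Theorem~\ref{thm:D} first (Section~\ref{sec:frankl}), because it shows where a counterexample should be sought: a semilattice violating \eqref{eq:conj} would refute Frankl's conjecture, so we leave the idempotent world, but only slightly. In Section~\ref{sec:labels} the members of a family of sets receive nilpotent labels, which lets some sets be counted many times and their unions only once. Sections~\ref{sec:A} and \ref{sec:B} prove Theorems~\ref{thm:A} and \ref{thm:B}, and Section~\ref{sec:C} proves Theorem~\ref{thm:C}.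

\section{Semilattices and union-closed families}\label{sec:frankl}

For a family $\mathcal F$ of sets and a point $v$, let $d_{\mathcal F}(v)$ be the number of members of $\mathcal F$ containing $v$. A finite union-closed family is a semilattice under union, and matchings in it produce popular points.

\begin{lemma}\label{lem:point}
Let $\mathcal F$ be a finite union-closed family with $|\mathcal F|\ge2$. Then some point $v$ has $d_{\mathcal F}(v)\ge r(\mathcal F)+1$.
\end{lemma}

\begin{proof}
Take $a\ne b$ and an $(a,b)$-matching of size $m=r(\mathcal F)$. By the symmetry of $r_{\mathcal F}(a,b)$ we may assume there is $v\in a\setminus b$. From $v\in a\cup x_i=b\cup y_i$ we get $v\in y_i$. So $v$ lies in the $m+1$ distinct members $a,y_1,\dots,y_m$.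
\end{proof}

For $\mathcal F=2^V$ every point has $d_{\mathcal F}(v)=n/2$, which completes Example~\ref{ex:basic}(c).

For the converse direction we need the order on a semilattice $S$: write $x\le y$ if $xy=y$. This is a partial order, and $xy$ is the least upper bound $x\vee y$. Indeed, $xc=yc=c$ gives $xyc=c$, and $xyc=c$ gives $xc=x\cdot xyc=xyc=c$ and likewise $yc=c$; thus
\begin{equation}\label{eq:join}
x\vee y\le c\iff x\le c\text{ and }y\le c .
\end{equation}
Frankl's conjecture, applied to a representation of $S$ by sets, provides a popular point, whereas a matching needs two elements of $S$ that become equal after multiplication by any member containing that point. We therefore choose a representation in which every point comes with such a pair: the points are the elements $c$ that have a smallest element $c^*$ strictly above them. For $S=2^V$ these are the sets $c=V\setminus\{v\}$, with $c^*=V$.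

\begin{proof}[Proof of Theorem~\ref{thm:D}]
Suppose \eqref{eq:conj} holds for semilattices, and let $\mathcal F$ be as in Frankl's conjecture, with $n=|\mathcal F|$. If $n=1$, the unique member is nonempty and any of its points will do. If $n\ge2$, Lemma~\ref{lem:point} gives a point in at least $\lfloor(n-1)/2\rfloor+1=\lfloor (n+1)/2\rfloor\ge n/2$ members.

Conversely, assume Frankl's conjecture and let $S$ be a semilattice of order $n\ge2$. Let $\mathcal M$ be the set of $c\in S$ for which there is $c^*>c$ with $d\ge c^*$ for all $d>c$, and put $F_x=\{c\in\mathcal M: x\not\le c\}$. By \eqref{eq:join}, $F_{x\vee y}=F_x\cup F_y$.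

The map $x\mapsto F_x$ is injective. Given $x\ne y$, we may assume $x\not\le y$. Among the elements $c$ with $c\ge y$ and $c\not\ge x$ (the element $y$ is one) choose a maximal one. Every $d>c$ satisfies $d\ge y$, hence $d\ge x$ by maximality, hence $d\ge c\vee x>c$. So $c\in\mathcal M$ with $c^*=c\vee x$, and $c\in F_x\setminus F_y$.

Thus $\{F_x:x\in S\}$ is a union-closed family with $n\ge2$ members, and Frankl's conjecture gives $c\in\mathcal M$ such that $U=\{x\in S:x\not\le c\}$ has $|U|\ge n/2$. Put $b=c^*$; then $b\in U$ and $c\notin U$. For $x\in U$ we have $c\vee x>c$, so $c\vee x\ge b$ and therefore $c\vee x\ge b\vee x\ge c\vee x$. Hence $U\subseteq I(c,b)$, and \eqref{eq:diag} gives $r_S(c,b)\ge|U|-1\ge\lceil n/2\rceil-1=\lfloor (n-1)/2\rfloor$.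
\end{proof}

\section{Families of sets with nilpotent labels}\label{sec:labels}

In a union-closed family, small sets force their unions into the family, and these raise the degrees $d_{\mathcal F}(v)$. We weaken this effect by a second coordinate. For $\lambda\ge1$ let $L_\lambda=\{1,0,z_1,\dots,z_\lambda\}$, where $1$ is an identity and the product of any two elements different from $1$ is $0$. This is a commutative monoid: a triple product with at least two factors different from $1$ is $0$ however it is bracketed, and otherwise it equals its one possible factor different from $1$. For a finite set $V$, the product $2^V\times L_\lambda$ is a commutative monoid under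
\[
(A,\alpha)(B,\beta)=(A\cup B,\alpha\beta);
\]
we call $\alpha$ the \emph{label} of $(A,\alpha)$. Every element satisfies $x^3=x^2$, since $\alpha^2\in\{0,1\}$. In a group this identity forces $x$ to be the identity element, so all subgroups of $2^V\times L_\lambda$ are trivial.

Lemma~\ref{lem:point} extends to this setting at the price of one more obstruction, which behaves like an additional point contained in every element whose label is not $1$.

\begin{lemma}\label{lem:upper}
Let $S$ be a subsemigroup of $2^V\times L_\lambda$. Put $P_v=\{(A,\alpha)\in S:v\in A\}$ for $v\in V$ and $P_*=\{(A,\alpha)\in S:\alpha\ne1\}$. Then $r(S)\le\max\bigl(|P_*|,\max_{v\in V}|P_v|\bigr)$.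
\end{lemma}

\begin{proof}
Let $a=(A,\alpha)\ne b=(B,\beta)$ and take an $(a,b)$-matching of size $m$ with $x_i=(X_i,\xi_i)$ and $y_i=(Y_i,\eta_i)$. We use the symmetry between $a$ and $b$ freely.

If $A\ne B$, take $v\in A\setminus B$. Then $v\in A\cup X_i=B\cup Y_i$ gives $v\in Y_i$, so all $y_i$ lie in $P_v$ and $m\le|P_v|$.

If $A=B$, then $\alpha\ne\beta$ and $\alpha\xi_i=\beta\eta_i$; we show that all $x_i$ lie in $P_*$ for a suitable naming of $a$ and $b$. If one of the two labels is $1$, let $\alpha=1$. Then $\beta\ne1$, so $\xi_i=\beta\eta_i\in\{\beta,0\}$ is not $1$. If neither is $1$, they are not both $0$, so let $\alpha=z_j$. Were $\xi_i=1$, we would have $z_j=\beta\eta_i\in\{\beta,0\}$, which is impossible since $\beta\ne z_j$ and $z_j\neq0$. In both cases $m\le|P_*|$.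
\end{proof}

The subsemigroups we use have three layers, according to the label. An \emph{up-set} is a family $\mathcal Z\subseteq2^V$ that contains every superset in $V$ of each of its members.

\begin{lemma}\label{lem:layers}
Let $\mathcal T,\mathcal Z,\mathcal W\subseteq2^V$ satisfy: \textup{(i)} $\mathcal T$ is union-closed; \textup{(ii)} $\mathcal Z$ is an up-set; \textup{(iii)} $\mathcal W\subseteq\mathcal Z$; \textup{(iv)} $T\cup C\in\mathcal W$ for all $T\in\mathcal T$, $C\in\mathcal W$. Then
\[
S=\mathcal T\times\{1\}\ \cup\ \mathcal Z\times\{0\}\ \cup\ \mathcal W\times\{z_1,\dots,z_\lambda\}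
\]
is a subsemigroup of $2^V\times L_\lambda$ of order $|\mathcal T|+|\mathcal Z|+\lambda|\mathcal W|$.
\end{lemma}

\begin{proof}
We have $(T,1)(T',1)=(T\cup T',1)\in S$ by (i) and $(T,1)(C,z_i)=(T\cup C,z_i)\in S$ by (iv). Every other product has label $0$, and one of its factors has label different from $1$, hence first coordinate in $\mathcal Z$ by (iii). By (ii) the product lies in $\mathcal Z\times\{0\}$.
\end{proof}

The point is that $\mathcal W$ need not be union-closed. Its members are counted $\lambda$ times, while the union of two of them is counted once, in $\mathcal Z$.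

\begin{example}\label{ex:toy}
Let $V=\{1,2,3,4\}$, $\mathcal T=\{\emptyset,V\}$, $\mathcal W=\{\{1\},\{2\},\{3\},\{4\},V\}$, and let $\mathcal Z$ consist of the $15$ nonempty subsets. Conditions (i)--(iv) hold, $n=17+5\lambda$, and $|P_v|=1+8+2\lambda$, which is less than $n/2$ for $\lambda\ge2$; moreover $|P_v|/n\to\frac25$ as $\lambda\to\infty$. So the points of $V$ are no longer popular. The price is $|P_*|=n-2$, and this obstruction is real: $a=(V,0)$ and $b=(V,z_1)$ satisfy $ax=bx=(V,0)$ for all $x\in P_*$, so $r(S)\ge n-4$.
\end{example}

To bring $|P_*|=n-|\mathcal T|$ below $n/2$, the layer $\mathcal T$ must make up more than half of $S$. The first attempt, $\mathcal T=2^V$, fails: then (iv) makes $\mathcal W$ an up-set, and in an up-set every point $v$ lies in at least half of the members, because $C\mapsto C\cup\{v\}$ is injective on the members that miss $v$; so $|P_v|\ge n/2$. What is needed is a decomposition $\mathcal W=\mathcal D\cup\mathcal E$ with the following features. The family $\mathcal D$ has degrees well below $|\mathcal D|/2$. The family $\mathcal E$ absorbs all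 unions $T\cup C$ with $T\neq\emptyset$ and yet is much smaller than $\mathcal D$. The up-set $\mathcal Z\supseteq\mathcal D$ is much smaller than $\mathcal T$. And $\mathcal T$ has degrees close to $|\mathcal T|/2$. Then $S$ is essentially $\mathcal T$ together with $\lambda$ copies of $\mathcal D$, and $\lambda$ tunes the proportion of the two.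

A family is made small by forcing its members to contain a large block. The following rough count, with sizes up to factors $2^{o(N)}$, explains the parameters of the next section and is not part of the proof. Let $V=V_1\sqcup V_2$ with $|V_1|=|V_2|=N$, and cut $V_i$ into equal blocks of size $\beta_iN$. Let the nonempty members of $\mathcal T$ be the sets containing a block of $V_1$, let $\mathcal Z$ consist of the sets containing a block of $V_2$, and $\mathcal E$ of those containing one of each. Their sizes are $2^{(2-\beta_1)N}$, $2^{(2-\beta_2)N}$ and $2^{(2-\beta_1-\beta_2)N}$. Let a member of $\mathcal D$ consist of a block of $V_2$ and a fraction $\alpha<\frac12$ of the other points in each of $V_1$ and $V_2$, so that $|\mathcal D|$ is about $2^{h_2(\alpha)(2-\beta_2)N}$, where $h_2(\alpha)=-\alpha\log_2\alpha-(1-\alpha)\log_2(1-\alpha)$. We need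
\[
\beta_1<\beta_2\qquad\text{and}\qquad h_2(\alpha)\,(2-\beta_2)>2-\beta_1-\beta_2 .
\]
At $\alpha=\frac12$ the second inequality has slack $\beta_1$, and this slack pays for lowering $\alpha$. Since $h_2$ has zero slope at $\frac12$, a small slack buys a comparatively large decrease of $\alpha$, while the forced blocks raise the degrees only by an amount proportional to $\beta_1$ and $\beta_2$. We take $\beta_1=\frac1{11}$, $\beta_2=\frac1{10}$, $\alpha=\frac38$, and $N$ a multiple of $880$ to make all sizes integers.

\section{The counterexample}\label{sec:A}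

Let $\ell\ge1$ and $V=V_1\sqcup V_2$ with $|V_1|=|V_2|=880\ell$, so $|V|=1760\ell$. Partition $V_1$ into $11$ blocks of size $80\ell$ and $V_2$ into $10$ blocks of size $88\ell$. Define families of subsets of $V$:
\begin{itemize}
\item $\mathcal T$ consists of $\emptyset$ and the sets containing a block of $V_1$;
\item $\mathcal Z$ consists of the sets containing a block of $V_2$;
\item $\mathcal E$ consists of the sets containing a block of $V_1$ and a block of $V_2$;
\item $\mathcal D$ consists of the sets $C$ with $|C\cap V_1|=330\ell$ and $C\cap V_2=Y\cup A$ for some block $Y$ of $V_2$ and some $A\subseteq V_2\setminus Y$ with $|A|=297\ell$;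
\item $\mathcal W=\mathcal D\cup\mathcal E$.
\end{itemize}
The hypotheses of Lemma~\ref{lem:layers} hold. Both $\mathcal T\setminus\{\emptyset\}$ and $\mathcal Z$ are up-sets, which gives (i) and (ii), and every member of $\mathcal W$ contains a block of $V_2$, which gives (iii). For (iv), if $\emptyset\ne T\in\mathcal T$ and $C\in\mathcal W$, then $T\cup C$ contains a block of each kind and lies in $\mathcal E$; and $\emptyset\cup C=C$.

Put $a_\ell=|\mathcal T|-1$. All asymptotic statements in this section are as $\ell\to\infty$.

\begin{lemma}\label{lem:counts}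
\begin{itemize}
\item[\textup{(a)}] $a_\ell=(11+o(1))\,2^{1680\ell}$.
\item[\textup{(b)}] $d_{\mathcal T}(v)\le6\cdot2^{1680\ell}=(\frac6{11}+o(1))\,a_\ell$ for $v\in V_1$, and $d_{\mathcal T}(v)=\frac12a_\ell$ for $v\in V_2$.
\item[\textup{(c)}] $|\mathcal D|\le|\mathcal Z|=o(a_\ell)$ and $|\mathcal E|=o(|\mathcal D|)$.
\item[\textup{(d)}] $d_{\mathcal D}(v)=\frac38|\mathcal D|$ for $v\in V_1$, and $d_{\mathcal D}(v)=\frac7{16}|\mathcal D|$ for $v\in V_2$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) A given block of $V_1$ is contained in $2^{1680\ell}$ subsets of $V$, and two given blocks in $2^{1600\ell}$. The Bonferroni inequalities $\sum_i|A_i|-\sum_{i<j}|A_i\cap A_j|\le|\bigcup_iA_i|\le\sum_i|A_i|$ give $11\cdot2^{1680\ell}-55\cdot2^{1600\ell}\le a_\ell\le11\cdot2^{1680\ell}$.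

(b) Let $v\in V_1$. There are $2^{1680\ell}$ sets containing the block of $v$, and for each of the other ten blocks there are $2^{1680\ell-1}$ sets containing it and $v$; the total is $6\cdot2^{1680\ell}$. For $v\in V_2$, adding or deleting $v$ preserves $\mathcal T\setminus\{\emptyset\}$, so exactly half of its members contain $v$.

(c) We have $\mathcal D\subseteq\mathcal Z$, and counting supersets of blocks gives $|\mathcal Z|\le10\cdot2^{1672\ell}$ and $|\mathcal E|\le110\cdot2^{1592\ell}$. The first bound is $o(a_\ell)$ by (a). To bound $|\mathcal D|$ from below, recall that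
\[
\binom{N}{\alpha N}\ge\frac{2^{h_2(\alpha)N}}{N+1}\qquad(0<\alpha<1,\ \alpha N\in\mathbb Z),
\]
because $\binom N{\alpha N}2^{-h_2(\alpha)N}$ is the largest of the $N+1$ terms in the expansion of $(\alpha+(1-\alpha))^N=1$. Using $\log_23<1.585$ and $\log_25<2.322$,
\[
h_2(\tfrac38)=3-\tfrac38\log_23-\tfrac58\log_25>3-0.594375-1.45125>0.954 .
\]
Since $\frac{330}{880}=\frac{297}{792}=\frac38$ and $(880+792)\cdot0.954>1595$, the members of $\mathcal D$ built on one fixed block $Y$ already give
\[
|\mathcal D|\ge\binom{880\ell}{330\ell}\binom{792\ell}{297\ell}\ge\frac{2^{1595\ell}}{(880\ell+1)(792\ell+1)},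
\]
and $|\mathcal E|/|\mathcal D|\le 110\,(880\ell+1)^2\,2^{-3\ell}\to0$.

(d) The family $\mathcal D$ is invariant under all permutations of $V_1$, and under the permutations of $V_2$ that map blocks to blocks. These groups are transitive on $V_1$ and $V_2$, so $d_{\mathcal D}$ is constant on each $V_i$. Every $C\in\mathcal D$ has $|C\cap V_1|=330\ell$ and $|C\cap V_2|=88\ell+297\ell=385\ell$. Counting pairs $(v,C)$ with $v\in C\cap V_i$ in two ways gives the fractions $\frac{330}{880}=\frac38$ and $\frac{385}{880}=\frac7{16}$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:A}]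
Let $\lambda\ge1$, let $S$ be the semigroup of Lemma~\ref{lem:layers}, and put $n=|S|$ and $\theta=|\mathcal T|/n$. It has identity $(\emptyset,1)$ and zero $(V,0)$, and its subgroups are trivial. We have $|P_*|=(1-\theta)n$ and
\begin{equation}\label{eq:Pv}
|P_v|\le d_{\mathcal T}(v)+\lambda\,d_{\mathcal D}(v)+|\mathcal Z|+\lambda|\mathcal E| .
\end{equation}
Since $a_\ell\le\theta n$ and $\lambda|\mathcal D|\le|P_*|=(1-\theta)n$, Lemma~\ref{lem:counts}(c) shows that the last two terms are $o(n)$, uniformly in $\lambda$. By parts (b) and (d), $|P_v|/n$ is at most $\frac6{11}\theta+\frac38(1-\theta)+o(1)$ for $v\in V_1$ and at most $\frac12\theta+\frac7{16}(1-\theta)+o(1)$ for $v\in V_2$. Lemma~\ref{lem:upper} gives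
\begin{equation}\label{eq:theta}
\frac{r(S)}n\le\max\Bigl\{1-\theta,\ \ \frac38+\frac{15}{88}\theta,\ \ \frac7{16}+\frac1{16}\theta\Bigr\}+o(1).
\end{equation}
The first term decreases in $\theta$, the other two increase, and the first equals the third at $\theta=\frac9{17}$. To reach this value take $\lambda=\lfloor8|\mathcal T|/(9|\mathcal D|)\rfloor$, which tends to infinity by Lemma~\ref{lem:counts}(c). Then $\lambda|\mathcal D|=(\frac89+o(1))|\mathcal T|$, and $\lambda|\mathcal D|\le\lambda|\mathcal W|\le\lambda|\mathcal D|+\lambda|\mathcal E|=(1+o(1))\lambda|\mathcal D|$. Hence $n=|\mathcal T|+|\mathcal Z|+\lambda|\mathcal W|=(\frac{17}9+o(1))|\mathcal T|$ and $\theta\to\frac9{17}$. The three terms in \eqref{eq:theta} tend to $\frac8{17}$, $\frac{87}{187}$ and $\frac8{17}=\frac{88}{187}$, so $r(S)\le(\frac8{17}+o(1))n$. As $\frac8{17}<\frac12$ and $\lfloor(n-1)/2\rfloor\ge n/2-1$, inequality \eqref{eq:conj} fails for large $\ell$.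
\end{proof}

\section{All large orders}\label{sec:B}

The bound \eqref{eq:theta} stays below $\frac12$ on a whole window of values of $\theta$; we shall use $\frac{25}{49}\le\theta\le\frac57$, that is, $1.4\le n/|\mathcal T|\le1.96$. Two things prevent this from covering every $n$. First, $|\mathcal T|$ jumps by a factor of about $2^{1680}$ when $\ell$ increases by $1$; we fill the gaps by multiplying $|\mathcal T|$ by a bounded factor $q$. Powers of $2$ alone do not suffice, since the window has ratio $1.96/1.4=1.4<2$, so factors of $3$ are also used. Second, changing $\lambda$ changes $n$ in steps of $|\mathcal W|$; we fill the remainder with extra labels carried by a single set.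

\begin{proof}[Proof of Theorem~\ref{thm:B}]
Keep $V,\mathcal T,\mathcal Z,\mathcal E,\mathcal D$ from Section~\ref{sec:A}.

\emph{The factor $q$.} Let $V_3$ be a new set consisting of $\rho$ single points and $\sigma$ pairs $\{c,d\}$, and let $\mathcal Q$ be the family of all $R\subseteq V_3$ such that, for each pair, $d\in R$ implies $c\in R$. On a pair the possible traces are $\emptyset,\{c\},\{c,d\}$. So $\mathcal Q$ is union-closed, $q:=|\mathcal Q|=2^\rho3^\sigma$, and $d_{\mathcal Q}(v)\in\{\frac12q,\frac23q,\frac13q\}$ is at most $\frac23q$ for $v\in V_3$. On $V'=V\sqcup V_3$ put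
\begin{gather*}
\mathcal T'=\{\emptyset\}\cup\{T\cup R:\emptyset\ne T\in\mathcal T,\ R\in\mathcal Q\},\qquad
\mathcal Z'=\{C\cup R:C\in\mathcal Z,\ R\subseteq V_3\},\\
\mathcal E'=\{C\cup R:C\in\mathcal E,\ R\subseteq V_3\},\qquad \mathcal W'=\mathcal D\cup\mathcal E' .
\end{gather*}
Then $\mathcal T'$ is union-closed because $\mathcal T\setminus\{\emptyset\}$ and $\mathcal Q$ are; $\mathcal Z'$ is the up-set of subsets of $V'$ containing a block of $V_2$, and it contains $\mathcal W'$; and the union of a nonempty member of $\mathcal T'$ with a member of $\mathcal W'$ contains a block of each kind, so it lies in $\mathcal E'$. Lemma~\ref{lem:layers} applies, and $|\mathcal T'|=1+qa_\ell$.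

\emph{The extra labels.} For $\lambda\ge1$ and $\mu\ge0$ let
\[
S=\mathcal T'\times\{1\}\ \cup\ \mathcal Z'\times\{0\}\ \cup\ \mathcal W'\times\{z_1,\dots,z_\lambda\}\ \cup\ \{V'\}\times\{z_{\lambda+1},\dots,z_{\lambda+\mu}\}.
\]
This is a subsemigroup of $2^{V'}\times L_{\lambda+\mu}$: the product of a new element $(V',z_j)$ with an element of label $1$ is $(V',z_j)$, and with any other element it is $(V',0)\in\mathcal Z'\times\{0\}$. It has identity $(\emptyset,1)$, zero $(V',0)$ and trivial subgroups.

\emph{Choice of parameters.} Given a large $n$, let $\ell$ be maximal with $12a_\ell\le n$ and put $y=n/a_\ell$. Then $\ell\to\infty$ as $n\to\infty$, and $y<12a_{\ell+1}/a_\ell\to12\cdot2^{1680}$ by Lemma~\ref{lem:counts}(a), so $12\le y<2^{1685}$ for large $n$. Let $q$ range over the numbers $8\cdot2^i=2^{i+3}$, $9\cdot2^i=2^i3^2$ and $12\cdot2^i=2^{i+2}3$ with $i\ge0$. For $q=8,9,12,16$ the intervals $[1.4q,1.96q]$ are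
\[
[11.2,\,15.68],\quad[12.6,\,17.64],\quad[16.8,\,23.52],\quad[22.4,\,31.36].
\]
Consecutive ones overlap and the pattern repeats under doubling, so the intervals cover $[11.2,\infty)$. Choose $q$ with $1.4\le y/q\le1.96$. Then $q<2^{1685}$, so $|V_3|\le i+4$ is bounded by an absolute constant, and Lemma~\ref{lem:counts}(c) gives, as $n\to\infty$,
\[
|\mathcal Z'|=2^{|V_3|}|\mathcal Z|=o(n),\qquad|\mathcal E'|=2^{|V_3|}|\mathcal E|=o(|\mathcal D|),\qquad|\mathcal W'|\le|\mathcal Z'|=o(n).
\]
Put $\theta=|\mathcal T'|/n=q/y+1/n$, so $\frac{25}{49}\le\theta\le\frac57+\frac1n$. Then $M=n-|\mathcal T'|-|\mathcal Z'|\ge(\frac27-o(1))n$. Let $\lambda=\lfloor M/|\mathcal W'|\rfloor$, which is at least $1$ for large $n$, and $\mu=M-\lambda|\mathcal W'|<|\mathcal W'|=o(n)$. Now $|S|=|\mathcal T'|+|\mathcal Z'|+\lambda|\mathcal W'|+\mu=n$ exactly.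

\emph{Estimates.} Inequality \eqref{eq:Pv} holds for the primed families with $\mu$ added on the right, and $|\mathcal Z'|+\lambda|\mathcal E'|+\mu=o(n)$ because $\lambda|\mathcal D|\le|P_*|=(1-\theta)n$. For $v\in V$ we have $d_{\mathcal T'}(v)=q\,d_{\mathcal T}(v)$ and $qa_\ell\le\theta n$, so the three bounds in \eqref{eq:theta} persist. For $v\in V_3$ we have $d_{\mathcal T'}(v)=a_\ell\,d_{\mathcal Q}(v)\le\frac23\theta n$ and $d_{\mathcal D}(v)=0$. Inserting the range of $\theta$ in the four bounds and applying Lemma~\ref{lem:upper},
\[
\frac{r(S)}n\le\max\Bigl\{\frac{24}{49},\ \ \frac38+\frac{15}{88}\cdot\frac57,\ \ \frac7{16}+\frac1{16}\cdot\frac57,\ \ \frac23\cdot\frac57\Bigr\}+o(1).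
\]
The four numbers are less than $0.490$, $0.4968$, $0.483$ and $0.477$. Hence $r(S)\le0.497n<n/2-1\le\lfloor(n-1)/2\rfloor$ for all large $n$.
\end{proof}

\section{A linear lower bound}\label{sec:C}

We prove Theorem~\ref{thm:C} by finding $a\ne b$ with $|I(a,b)|\ge\psi n$ and applying \eqref{eq:diag}. The plan is to equip $S$ with coordinates, one for each maximal set $I(a,b)$, and to show that if all these sets were small, the product of two independent uniform elements of $S$ would have more entropy than a uniform element, which is impossible.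

The constant is visible in a single two-valued coordinate. Let $h(x)=-x\ln x-(1-x)\ln(1-x)$ for $x\in[0,1]$, with $h(0)=h(1)=0$. If a point $v$ is missed by each of two independent random sets with probability $p\in(0,1)$, it is missed by their union with probability $p^2$. Now $h(p^2)>h(p)$ exactly when $p^2$ is closer to $\frac12$ than $p$ is, that is, when $(p^2-p)(p^2+p-1)<0$, that is, when $p>\varphi$. So multiplication raises the entropy of this coordinate precisely when $v$ is present with probability less than $1-\varphi=\psi$.

\subsection*{Coordinates}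

An \emph{ideal} of $S$ is a nonempty set $P$ with $SP\subseteq P$. Each $I(a,b)$ is empty or an ideal, since $ax=bx$ implies $axy=bxy$. Call $P\subseteq S$ a \emph{maximal equalizer} if it is maximal under inclusion among the sets $I(a,b)$ with $a\ne b$.

\begin{lemma}\label{lem:coord}
Let $S$ have order $n\ge2$ and only trivial subgroups, and suppose $I(a,b)\ne S$ for all $a\ne b$. Let $P_1,\dots,P_k$ be the maximal equalizers and $T_j=S\setminus P_j$. There are idempotents $f_j\in T_j$ such that:
\begin{itemize}
\item[\textup{(a)}] $T_j=\{x\in S:f_jx=f_j\}$;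
\item[\textup{(b)}] $xy\in T_j$ if and only if $x\in T_j$ and $y\in T_j$;
\item[\textup{(c)}] the map $x\mapsto(f_1x,\dots,f_kx)$ is injective.
\end{itemize}
\end{lemma}

\begin{proof}
Fix $P=P_j=I(a,b)$ and $T=T_j\ne\emptyset$.

(b) If $x$ or $y$ lies in $P$, so does $xy$. Let $x,y\in T$. Then $ax\ne bx$ and $I(ax,bx)\supseteq I(a,b)=P$, so $I(ax,bx)=P$ by maximality. As $y\notin P$, we get $axy\ne bxy$, that is, $xy\in T$.

(a) In a finite semigroup every element $t$ has an idempotent power $t^e$, and then $t^{ee'}=t^e$ for all $e'\ge1$; so there is $\omega\ge2$ with $t^\omega$ idempotent for all $t\in S$. Put $f=\prod_{t\in T}t^\omega$. By (b) it lies in $T$; it is idempotent by commutativity; and $ft^\omega=f$ for $t\in T$. The set $fT$ is closed under multiplication, has identity $f=ff$, and $(ft)(ft^{\omega-1})=ft^\omega=f$ with $t^{\omega-1}\in T$. So $fT$ is a subgroup, hence trivial, and $ft=f$ for all $t\in T$. If $x\in P$, then $fx\in P$, so $fx\ne f$.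

(c) If $x\ne y$, then $I(x,y)\subseteq P_j$ for some $j$. Since $f_j\notin P_j$, we have $f_jx\ne f_jy$.
\end{proof}

The $j$th coordinate $x\mapsto f_jx$ is a homomorphism onto the monoid $f_jS$ with identity $f_j$, and by (a) and (b) a product in $f_jS$ equals $f_j$ only if both factors do.

\begin{example}\label{ex:coord}
In $2^V$, $I(a,b)$ consists of the supersets of the symmetric difference of $a$ and $b$. The maximal equalizers are the families $\{x:v\in x\}$, the idempotent is $f=V\setminus\{v\}$, and $fx$ records whether $v\in x$. In $L_\lambda$ we have $I(1,\beta)=\{0\}$ for $\beta\neq1$ and $I(\alpha,\beta)=L_\lambda\setminus\{1\}$ for $\alpha,\beta\ne1$. There is one maximal equalizer, $f=1$, and the coordinate is the identity map, with $\lambda+2$ values. So coordinates need not be two-valued, and the entropy they carry beyond the event $f_jx=f_j$ has to be tracked as well.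
\end{example}

\subsection*{An inequality for the binary entropy}

The coordinates of a uniform element of $S$ are not independent. Once we condition on earlier coordinates, the two factors have $j$th coordinate $f_j$ with different, random probabilities $s$ and $t$. We need a lower bound for $h(st)$ made of products of a function of $s$ and a function of $t$, so that it can be averaged, and sharp at $s=t=\varphi$.

\begin{lemma}\label{lem:h}
For all $s,t\in[0,1]$, $\ h(st)\ge\dfrac1{2\varphi}\bigl(s\,h(t)+t\,h(s)\bigr)$.
\end{lemma}

\begin{proof}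
If $st=0$, both sides vanish. Otherwise divide by $st$ and take logarithmic variables, which turn the product $st$ into a sum. For $u\ge0$ let $K(u)=e^uh(e^{-u})$. It is continuous, $K(0)=0$, and for $u>0$ we have $K(u)=u-(e^u-1)\ln(1-e^{-u})$. Since $(e^u-1)e^{-u}/(1-e^{-u})=1$,
\[
K'(u)=-e^u\ln(1-e^{-u})=\sum_{m\ge1}\frac{e^{-(m-1)u}}m ,
\]
which is decreasing; so $K$ is concave. We claim that
\begin{equation}\label{eq:K}
G(u):=\varphi K(2u)-K(u)\ge0\qquad(u\ge0).
\end{equation}
Granting this, write $s=e^{-u}$, $t=e^{-w}$. Then $K(u)+K(w)\le2K(\frac{u+w}2)\le2\varphi K(u+w)$, and multiplying by $st$ gives $t\,h(s)+s\,h(t)\le2\varphi\,h(st)$.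

To prove \eqref{eq:K}, let $u_0=-\ln\varphi$. We have $G(0)=0$ and $G(u_0)=(h(\varphi^2)-h(\varphi))/\varphi=0$, because $\varphi^2=1-\varphi$. It remains to find the sign of $G'$. With $x=e^{-u}$,
\[
G'(u)=2\varphi K'(2u)-K'(u)=\frac{g(x)}{x^2},\qquad g(x)=x\ln(1-x)-2\varphi\ln(1-x^2).
\]
On $[0,1)$,
\[
g'(x)=\ln(1-x)-\frac x{1-x}+\frac{4\varphi x}{1-x^2},\qquad
g''(x)=-\frac{2-x}{(1-x)^2}+\frac{4\varphi(1+x^2)}{(1-x^2)^2},
\]
and $(2-x)(1+x)^2=2+3x-x^3$, so $g''$ has the sign of $p(x)=x^3+4\varphi x^2-3x+4\varphi-2$. We have $g(0)=g'(0)=0$. Using $1-\varphi=\varphi^2$, $1-\varphi^2=\varphi$ and $1/\varphi=1+\varphi$, we get $g(\varphi)=2\varphi\ln\varphi-2\varphi\ln\varphi=0$ and, by $\ln(1+\varphi)>\varphi-\varphi^2/2$,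
\[
g'(\varphi)=2\ln\varphi-\frac1\varphi+4\varphi=-2\ln(1+\varphi)+3\varphi-1<\varphi^2+\varphi-1=0 .
\]
The polynomial $p$ is convex on $[0,1]$ and $p(0)=4\varphi-2>0$, so the set where $p<0$ is an interval bounded away from $0$. It is nonempty, for otherwise $g'$ would be nondecreasing from $g'(0)=0$. Thus $g'$ first rises from $0$, then decreases, then possibly rises again, so the set where $g'<0$ is an interval $(c,d)$ with $0<c<\varphi<d\le1$. Consequently $g$ is nondecreasing on $[0,c]$, decreasing on $[c,d)$ and nondecreasing on $[d,1)$. Together with $g(0)=g(\varphi)=0$ this shows that $g\ge0$ on $[0,\varphi]$, and that there is $x_1\in(\varphi,1]$ with $g<0$ on $(\varphi,x_1)$ and $g\ge0$ on $[x_1,1)$. In terms of $u$: with $u_1=-\ln x_1\in[0,u_0)$, the function $G$ is nondecreasing on $[0,u_1]$, decreasing on $[u_1,u_0]$ and nondecreasing on $[u_0,\infty)$. Since $G(0)=G(u_0)=0$, we obtain $G\ge0$.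
\end{proof}

\subsection*{The entropy argument}

For a random variable $W$ with finitely many values, $H(W)=-\sum_w\Pr(W=w)\ln\Pr(W=w)$. For an event $E$ of positive probability, $H(W\mid E)$ is the entropy of the conditional law of $W$ given $E$, and $H(W\mid U)=\sum_u\Pr(U=u)H(W\mid U=u)$. We use the following standard facts.
\begin{itemize}
\item[(E1)] If $W$ takes at most $n$ values, then $H(W)\le\ln n$, with equality if $W$ is uniform on $n$ values; and $H(\phi(W))=H(W)$ for injective $\phi$.
\item[(E2)] Chain rule: $H(W_1,\dots,W_k)=\sum_jH(W_j\mid W_{<j})$, where $W_{<j}=(W_1,\dots,W_{j-1})$.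
\item[(E3)] $H(W\mid\phi(U))\ge H(W\mid U)$ for any function $\phi$. In particular $H(W)\ge\sum_i\Pr(E_i)H(W\mid E_i)$ for events $E_i$ partitioning the probability space.
\item[(E4)] If $\Pr(W=w)=s$, then $H(W)=h(s)+(1-s)H(W\mid W\ne w)$, the last term being $0$ if $s=1$.
\end{itemize}

\begin{proof}[Proof of Theorem~\ref{thm:C}]
If $I(a,b)=S$ for some $a\ne b$, then $r(S)\ge n-2$ by \eqref{eq:diag}. Otherwise take $P_j,T_j,f_j$ as in Lemma~\ref{lem:coord} and put $p_j=|T_j|/n$. We show that $p_j\le\varphi$ for some $j$; then $|P_j|\ge\psi n$, and \eqref{eq:diag} gives $r(S)\ge\psi n-2$.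

Let $X,Y$ be independent and uniform on $S$, let $Z=XY$, and put $X_j=f_jX$, $Y_j=f_jY$, $Z_j=f_jZ=X_jY_j$. By Lemma~\ref{lem:coord}(c), (E1) and (E2), $\ln n=H(X)=\sum_jH(X_j\mid X_{<j})$. Since $Z_{<j}$ is a function of $(X_{<j},Y_{<j})$, (E3) gives
\begin{equation}\label{eq:chain}
\ln n\ \ge\ H(Z)=\sum_jH(Z_j\mid Z_{<j})\ \ge\ \sum_jH(Z_j\mid X_{<j},Y_{<j}).
\end{equation}
Fix $j$. For a value $\xi$ of $X_{<j}$ let $s(\xi)=\Pr(X_j=f_j\mid X_{<j}=\xi)$ and $e(\xi)=H(X_j\mid X_{<j}=\xi,\ X_j\ne f_j)$, with $e(\xi)=0$ if $s(\xi)=1$. By Lemma~\ref{lem:coord}(a), $\mathbb E\,s(X_{<j})=\Pr(X\in T_j)=p_j$, and by (E4),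
\[
H(X_j\mid X_{<j})=\alpha_j+\beta_j,\qquad \alpha_j=\mathbb E\,h(s(X_{<j})),\qquad \beta_j=\mathbb E\bigl[(1-s(X_{<j}))\,e(X_{<j})\bigr].
\]
Condition on $X_{<j}=\xi$ and $Y_{<j}=\eta$, and write $s=s(\xi)$, $t=s(\eta)$. Under this conditioning $X_j$ and $Y_j$ are still independent, and $Y_j$ has the law of $X_j$ given $X_{<j}=\eta$. By Lemma~\ref{lem:coord}(a),(b), $Z_j=f_j$ if and only if $X_j=Y_j=f_j$, an event of probability $st$. The complementary event splits into three:
\begin{itemize}
\item $X_j\ne f_j=Y_j$, of probability $(1-s)t$; here $Z_j=X_jf_j=X_j$, and by independence the conditional entropy of $Z_j$ is $e(\xi)$;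
\item $X_j=f_j\ne Y_j$, of probability $s(1-t)$; here $Z_j=Y_j$, with conditional entropy $e(\eta)$;
\item $X_j\ne f_j\neq Y_j$; here we use only that entropy is nonnegative.
\end{itemize}
By (E4), and (E3) applied under the condition $Z_j\ne f_j$,
\[
H(Z_j\mid X_{<j}=\xi,\,Y_{<j}=\eta)\ \ge\ h(st)+(1-s)\,t\,e(\xi)+s\,(1-t)\,e(\eta).
\]
Apply Lemma~\ref{lem:h} to $h(st)$ and average. As $X_{<j}$ and $Y_{<j}$ are independent with the same law, each term factors, and
\[
H(Z_j\mid X_{<j},Y_{<j})\ \ge\ \frac{2p_j\alpha_j}{2\varphi}+2p_j\beta_j\ \ge\ \frac{p_j}\varphi(\alpha_j+\beta_j)=\frac{p_j}\varphi H(X_j\mid X_{<j}),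
\]
where we used $2>1/\varphi$. If $p_j>\varphi$ for all $j$, then $\kappa=\min_jp_j/\varphi>1$, and summing over $j$ in \eqref{eq:chain} gives $\ln n\ge\kappa\ln n$, which is false for $n\ge2$.
\end{proof}

\begin{remark}
Triviality of subgroups enters only in Lemma~\ref{lem:coord}(a), where it collapses $T_j$ to the single coordinate value $f_j$. The proof yields a set $I(a,b)$ with at least $\psi n$ elements, and this stronger statement fails without the hypothesis: in a group every $I(a,b)$ with $a\neq b$ is empty, and the large matchings of Example~\ref{ex:basic}(b) consist of pairs off the diagonal.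
\end{remark}

\begin{thebibliography}{1}
\bibitem{MO} \emph{Conjecture About Commutative Semigroups}, \texttt{https://mathoverflow.net/q/480381}.
\end{thebibliography}
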